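# Prime ideals with many generators in local rings of dimension at least three

## 1. Generators, heights and Shimoda rings

Throughout, $(R,\mathfrak m,k)$ is a Noetherian local ring: $\mathfrak m$ is its maximal ideal and $k=R/\mathfrak m$. We write $d=\dim R$ for its Krull dimension.

**Number of generators.** For an ideal $I$ of $R$, $\mu(I)$ is the minimal number of generators of $I$. By Nakayama's lemma, $\mu(I)=\dim_k I/\mathfrak mI$.

*Example.* In $k[[x,y]]$ we have $\mu(\mathfrak m^r)=r+1$, because the $r+1$ monomials of degree $r$ form a basis of $\mathfrak m^r/\mathfrak m^{r+1}$. So $\mu$ is unbounded on the ideals of this two-dimensional ring.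

**Height.** The height $\operatorname{ht}\mathfrak p$ of a prime is the largest length of a chain of primes ending at $\mathfrak p$. If $\mathfrak p\ne\mathfrak m$, then $\operatorname{ht}\mathfrak p\le d-1$, since a chain ending at $\mathfrak p$ can be prolonged by $\mathfrak m$. Krull's height theorem gives $\mu(\mathfrak p)\ge\operatorname{ht}\mathfrak p$.

*Example.* In $k[[x,y,z]]$ the prime $(y,z)$ has height $2$ and is generated by $2$ elements, so the inequality is an equality for it.

**Associated primes.** $\operatorname{Ass}_R(R/I)$ is the set of primes that are annihilators of elements of $R/I$. The condition $\mathfrak m\notin\operatorname{Ass}_R(R/I)$ says that $\mathfrak m$ is not an associated (embedded) prime of $I$.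

*Example.* In $k[[x,y]]$ the ideal $(x^2,xy)$ violates the condition: the class of $x$ is nonzero and is killed by $\mathfrak m$. In $k[[x,y,z]]$ the ideal $(y,z)^r$ satisfies it: the quotient is a free $k[[x]]$-module, so $x$ is a nonzerodivisor on it. Here $\mu((y,z)^r)=r+1$, since the generating monomials are independent modulo $\mathfrak m^{r+1}$.

**Shimoda ring.** $R$ is a *Shimoda ring* if $\mu(\mathfrak p)=\operatorname{ht}\mathfrak p$ for every prime $\mathfrak p\neq\mathfrak m$.

*Example.* A two-dimensional regular local ring is a Shimoda ring. It is a UFD, so its height-one primes are principal, and the zero ideal has $\mu=0=\operatorname{ht}$.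

*Non-example.* In $R=k[[x,y,z]]/(xy-z^2)$, of dimension $2$, consider $\mathfrak p=(x,z)$. Then $R/\mathfrak p=k[[y]]$, so $\mathfrak p$ is a prime of height $1$. But $x,z$ are linearly independent in $\mathfrak m/\mathfrak m^2$, because the relation $xy-z^2$ is quadratic. So $\mu(\mathfrak p)=2$. Hence dimension $2$ does not by itself make a ring Shimoda.

There are two boundedness results in the background. First, $d\le1$ if and only if there is an $n$ with $\mu(I)\le n$ for every ideal $I$. Second, Sally showed that $d\le 2$ if and only if there is an $n$ with $\mu(I)\le n$ for every ideal $I$ with $\mathfrak m\notin\operatorname{Ass}_R(R/I)$. A prime $\mathfrak p\ne\mathfrak m$ satisfies this last condition, since $\operatorname{Ass}(R/\mathfrak p)=\{\mathfrak p\}$. So if $d\le2$, then $\mu$ is bounded on $\operatorname{Spec}(R)\setminus\{\mathfrak m\}$.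

Now we can pose the question, due to Shimoda: **if $R$ is a Shimoda ring, must $\dim R\le 2$?** The item "Sally's question and a conjecture of Shimoda" (Q2843355), from which the problem is taken, reports it as open and difficult in general. We shall prove that the answer is yes, in the following stronger form. There are no assumptions on the characteristic, on the residue field, or on excellence.

**Theorem 1.** *Let $(R,\mathfrak m)$ be a Noetherian local ring with $\dim R\ge3$. Then for every $r\in\mathbb N$ there is a prime $\mathfrak p\neq\mathfrak m$ of $R$ with $\mu(\mathfrak p)>r$.*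

**Corollary 2.** *If $R$ is a Shimoda ring, then $\dim R\le2$.*

*Proof.* For every prime $\mathfrak p\ne\mathfrak m$ we have $\mu(\mathfrak p)=\operatorname{ht}\mathfrak p\le d-1$. So $\mu$ is bounded on $\operatorname{Spec}(R)\setminus\{\mathfrak m\}$, and Theorem 1 excludes $d\ge3$. $\square$

**Corollary 3.** *For any Noetherian local ring $R$: $\dim R\le 2$ if and only if there is $n$ with $\mu(\mathfrak p)\le n$ for all primes $\mathfrak p\ne\mathfrak m$.*

*Proof.* "Only if" is the consequence of Sally's theorem just recalled, and "if" is Theorem 1. $\square$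

The bound $2$ in Corollary 2 is attained by two-dimensional regular local rings.

## 2. Low dimension, and a space curve in $k[[x,y,z]]$

If $d=0$, there is no prime other than $\mathfrak m$, and the Shimoda condition is empty. If $d=1$ and $R$ is a domain, the only prime other than $\mathfrak m$ is $(0)$, so $R$ is Shimoda. In dimension $2$ the condition may hold or fail, as we saw. So the first case with content is dimension $3$, and the first ring to try is $k[[x,y,z]]$.

Let $\mathfrak p$ be the kernel of
$$k[[x,y,z]]\to k[[t]],\qquad x\mapsto t^3,\quad y\mapsto t^4,\quad z\mapsto t^5 .$$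
The image is a one-dimensional domain, so $\operatorname{ht}\mathfrak p=2$. The elements
$$z^2-x^2y,\qquad yz-x^3,\qquad y^2-xz \tag{1}$$
lie in $\mathfrak p$. No element of $\mathfrak p$ has a linear term: if $ax+by+cz+\cdots$ maps to $0$, then the coefficients of $t^3,t^4,t^5$ give $a=b=c=0$. Hence $\mathfrak p\subset\mathfrak m^2$ and $\mathfrak m\mathfrak p\subset\mathfrak m^3$. The quadratic parts $z^2,\ yz,\ y^2-xz$ of the elements (1) are linearly independent, so the elements (1) are independent in $\mathfrak p/\mathfrak m\mathfrak p$. Therefore $\mu(\mathfrak p)\ge3>\operatorname{ht}\mathfrak p$, and $k[[x,y,z]]$ is not Shimoda.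

This example contains most of the proof in miniature. The elements (1) are, up to sign, the $2\times2$ minors of
$$\begin{pmatrix} y&-z&x^2\\ -x&y&-z\end{pmatrix}. \tag{2}$$
Omitting the first column gives $z^2-x^2y$. Omitting the second gives $-yz+x^3$. Omitting the third gives $y^2-xz$. Modulo $x$ the minors become the generators of $(y,z)^2$. So the example is a deformation of $(y,z)^2$, which has three generators but is not prime, into an ideal contained in a prime. Two numbers agree: $k[[y,z]]/(y,z)^2$ has length $3$, and $x$ has order $3$ on the curve. We will turn this agreement into a proof of primality.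

For larger $r$ the plan in a regular ring is to deform $(X,Y)^r$, which has $r+1$ generators, into a prime with $r+1$ generators. For an arbitrary ring the plan must also say how to come back to that ring.

## 3. What finite extensions and completions lose

A natural first attempt for a general $R$ is this. Pass to a three-dimensional complete local domain $D$. By Cohen's structure theorem $D$ is finite over a complete regular local ring $S$ of dimension $3$. Find a prime of $S$ with many generators, choose a prime $\mathfrak q$ of $D$ lying over it, and hope that $\mathfrak q$ has many generators as well.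

It need not. Let $D=k[[a,b,c]]$ and $S=k[[x,y,z]]\subset D$ with $x=a^3$, $y=b$, $z=c$. Then $D$ is free over $S$ with basis $1,a,a^2$. The prime $\mathfrak q=(b-a^4,\,c-a^5)$ of $D$ has two generators, and $D/\mathfrak q=k[[a]]$. Its contraction to $S$ is the kernel of $x\mapsto a^3,\ y\mapsto a^4,\ z\mapsto a^5$, which is the prime of Section 2 and has at least three generators. So generators can be lost on going up a finite extension.

We therefore go the other way: we map $D$ *into* a regular ring $W$ and contract a prime of $W$. There are two difficulties.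

The first is that contraction to a ring that is not complete can destroy a prime. In $\mathbb Q[[x,y]]$ the prime generated by $y-(e^x-1)$ contracts to $(0)$ in $\mathbb Q[x,y]_{(x,y)}$. Indeed, a nonzero polynomial $g$ with $g(x,e^x-1)=0$ would give a nontrivial relation $\sum_i a_i(x)e^{ix}=0$ with polynomial coefficients, first as power series and hence as entire functions. The term with the largest $i$ dominates as $x\to+\infty$, which is impossible. So the prime in $W$ has to be built from a *matrix that comes from the original ring*. Then the minors of the matrix lie in the contraction.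

The second difficulty is that the matrix will come from the original ring only after multiplication by a power $\pi^\kappa$ of an element $\pi$. For the prime $I\subset W$ and its contraction $\mathfrak p$ this will give only
$$\pi^{\kappa r}I\subset \mathfrak pW\subset I .$$
Knowing $\mu(I)=r+1$ is then useless as it stands: $\mu(I)$ is computed in $I/\mathfrak m_WI$, which is killed by $\pi$ anyway. We need to count generators in a larger quotient of $I$, one in which $\pi^{\kappa r}$ does not vanish. If $I$ is extremely close, $\pi$-adically, to $(X,Y)^r$, say modulo $\pi^\alpha$ with $\alpha>\kappa r$, then $I/(X,Y,\pi^\alpha)I$ will be free of rank $r+1$ over a ring in which $\pi^{\kappa r}\neq0$. That will be enough.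

Sections 4–6 work inside a regular ring $W$ and produce the prime $I$. Sections 7–8 construct $W$ from $R$. Section 9 carries out the contraction.

## 4. Band matrices, Hilbert–Burch and a count of lengths

To prove Theorem 1 we may enlarge $r$, so from now on
$$r\ge2,\qquad n=\frac{r(r+1)}2\ge3 .$$

**Band matrices.** For elements $X,Y$ of a ring, $\mathrm{Band}(X,Y)$ is the $r\times(r+1)$ matrix with rows $0,\dots,r-1$ and columns $0,\dots,r$, whose row $i$ has $X$ in column $i$, $-Y$ in column $i+1$, and zeros elsewhere. For $r=2$ it is $\begin{pmatrix}X&-Y&0\\0&X&-Y\end{pmatrix}$, and (2) is $\mathrm{Band}(y,z)+x\begin{pmatrix}0&0&x\\-1&0&0\end{pmatrix}$.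

For an $r\times(r+1)$ matrix $M$, the *signed maximal minor* $M_j$ is $(-1)^j$ times the minor omitting column $j$, and $I_r(M)$ is the ideal generated by the $M_j$. The column vector $(M_j)_j$ is killed by $M$: the $i$-th entry of the product is the expansion of a determinant in which row $i$ appears twice.

Delete column $j$ from $\mathrm{Band}(X,Y)$. Rows $0,\dots,j-1$ have their remaining entries in columns $0,\dots,j-1$ and form an upper triangular block with diagonal $X$. Rows $j,\dots,r-1$ have their remaining entries in columns $j+1,\dots,r$ and form a lower triangular block with diagonal $-Y$. So the minor is $X^j(-Y)^{r-j}$, the signed minor is $(-1)^rX^jY^{r-j}$, and $I_r(\mathrm{Band}(X,Y))=(X,Y)^r$.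

Now add a matrix $N$. Every entry of $\mathrm{Band}(X,Y)+N$ is a linear form in $X,Y$ plus an entry of $N$. Expanding the determinant, we see that the signed minor of $\mathrm{Band}(X,Y)+N$ omitting column $j$ is
$$(-1)^rX^jY^{r-j}+\sum_{k+l<r}w_{kl}X^kY^l, \tag{3}$$
where the $w_{kl}$ are integer polynomials in the entries of $N$ (they depend on $j$). Indeed, the part of degree $r$ in $X,Y$ is what one gets for $N=0$.

**Two textbook facts on maximal minors.** Let $M$ be an $r\times(r+1)$ matrix over a Noetherian ring $W$.

* If $I_r(M)$ is proper, its height is at most $2$.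
* (Hilbert–Burch.) If $I_r(M)$ is proper of grade $2$, then
$$0\to W^r\xrightarrow{\ M^T\ }W^{r+1}\to I_r(M)\to0 \tag{4}$$
is exact, where the $j$-th basis vector of $W^{r+1}$ goes to $M_j$.

For $M=\mathrm{Band}(X,Y)$ over $k[[X,Y]]$, (4) is the usual presentation of $(X,Y)^r$: the relations are $X\cdot X^iY^{r-i}-Y\cdot X^{i+1}Y^{r-i-1}=0$.

**A length count.** Let $W$ be a Noetherian local ring, $I$ an ideal with $\dim W/I=1$, and $\pi\in\mathfrak m_W$ with $\ell(W/(I+\pi W))<\infty$. For a finitely generated $W/I$-module $M$ put
$$\chi(M)=\ell(M/\pi M)-\ell(0:_M\pi).$$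
Both lengths are finite, since both modules are finitely generated over the Artinian ring $W/(I+\pi W)$. By the snake lemma for multiplication by $\pi$, $\chi$ is additive on short exact sequences. If $M$ has finite length, the exact sequence $0\to(0:_M\pi)\to M\xrightarrow{\pi}M\to M/\pi M\to0$ shows $\chi(M)=0$. For example, for $W=k[[t]]$, $I=0$ and $\pi=t^3$ we get $\chi(W)=3$ and $\chi(W/t^5W)=0$.

The module $W/I$ has a filtration with factors $W/\mathfrak q_i$, where each $\mathfrak q_i\supset I$ is prime. Each $\mathfrak q_i$ is either $\mathfrak m_W$, with $\chi(W/\mathfrak m_W)=0$, or a prime $\mathfrak Q\supset I$ with $\dim W/\mathfrak Q=1$. Such a $\mathfrak Q$ is minimal over $I$, and localizing the filtration at $\mathfrak Q$ shows that it occurs $\ell(W_{\mathfrak Q}/I_{\mathfrak Q})$ times. Hence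
$$\chi(W/I)=\sum_{\dim W/\mathfrak Q=1,\ \mathfrak Q\supset I}\ell(W_{\mathfrak Q}/I_{\mathfrak Q})\,\chi(W/\mathfrak Q), \tag{5}$$
which is the additivity of multiplicity.

## 5. A constant matrix with residue algebra $K[\tau]/(\tau^n-\pi\tau-\pi)$

Let $V$ be a DVR with uniformizer $\pi$ and fraction field $K$. Let
$$h(\tau)=\tau^n-\pi\tau-\pi,\qquad F=K[\tau]/(h).$$
By Eisenstein's criterion $h$ is irreducible over $K$. Since $n\ge3$, the derivative $h'=n\tau^{n-1}-\pi$ has constant term $-\pi\ne0$, so $h'\neq0$ in every characteristic. An irreducible polynomial with nonzero derivative is separable, so $F$ is a separable field extension of $K$ of degree $n$. The term $-\pi\tau$ is there for exactly this purpose: $\tau^n-\pi$ has derivative zero when the characteristic divides $n$.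

**Lemma 4.** *For every $\sigma\ge0$ there is an $r\times(r+1)$ matrix $N^*$ with entries in $\pi^\sigma V$ such that the ideal $\mathfrak b$ of maximal minors of $\mathrm{Band}(X,Y)+N^*$ in $K[X,Y]$ satisfies $K[X,Y]/\mathfrak b\cong F$ as $K$-algebras.*

*Example.* Take $r=2$, $n=3$, $\xi=\tau$, $\eta=\tau^2$. The monomials $1,\xi,\eta$ form a basis of $F$. Since $\tau^3=\pi\tau+\pi$ and $\tau^4=\pi\tau^2+\pi\tau$, the following polynomials vanish at $(\xi,\eta)$:
$$\Gamma_0=Y^2-\pi Y-\pi X,\qquad \Gamma_1=XY-\pi X-\pi,\qquad\Gamma_2=X^2-Y .$$
One checks $X\Gamma_0-Y\Gamma_1=-\pi X^2+\pi Y=-\pi\Gamma_2$ and $X\Gamma_1-Y\Gamma_2=Y^2-\pi X^2-\pi X=\Gamma_0-\pi\Gamma_2$. These relations are the rows of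
$$M=\begin{pmatrix}X&-Y&\pi\\-1&X&-Y+\pi\end{pmatrix},$$
whose signed minors are $(-Y)(-Y+\pi)-\pi X=\Gamma_0$, then $-(X(-Y+\pi)+\pi)=\Gamma_1$, and $X^2-Y=\Gamma_2$. With $\tau^3-\pi$ in place of $h$, the same computation gives $\Gamma_0=Y^2-\pi X$, $\Gamma_1=XY-\pi$, $\Gamma_2=X^2-Y$ and the matrix $\mathrm{Band}(X,Y)+\begin{pmatrix}0&0&\pi\\-1&0&0\end{pmatrix}$. For $\pi=x$ the added part, multiplied by $u=x$, is the one in (2). So the curve of Section 2 is the case $X=u\tau$, $Y=u\tau^2$, $\tau=t$.

For general $r$ we need a pair $(\xi,\eta)$, and the obvious choice $(\tau,\tau^r)$ already fails for $r=3$: there $n=6$, and $\eta^2=\tau^6=\pi\tau+\pi$ depends on $1$ and $\xi$. So we argue by general position.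

*Proof of Lemma 4.*

**Step 1: a pair whose monomials of degree less than $r$ form a basis.** The purpose is to find $\xi,\eta\in F$ such that the $n$ monomials $\xi^i\eta^j$ with $i+j<r$ form a $K$-basis of $F$. Write $\xi,\eta$ in the basis $1,\tau,\dots,\tau^{n-1}$ with $2n$ indeterminate coefficients. The determinant of the coordinate vectors of the $n$ monomials is a polynomial $\Delta$ over $K$ in these indeterminates. The field $K$ is infinite, being the fraction field of a DVR. So it suffices that $\Delta\neq0$, and for this it suffices that $\Delta$ takes a nonzero value over an algebraic closure $\Omega$ of $K$. Since $F$ is separable of degree $n$, $F\otimes_K\Omega\cong\Omega^n$. For $\xi=(p_l)_l$ and $\eta=(q_l)_l$ in $\Omega^n$, the value of $\Delta$ is, up to a nonzero factor from the change of basis, $\det(p_l^iq_l^j)$, with rows indexed by $l$ and columns by $(i,j)$. Since $\Omega$ is infinite, the $n$ monomials $X^iY^j$, $i+j<r$, are linearly independent as functions on $\Omega^2$. Hence the vectors $(p^iq^j)_{(i,j)}$, for $(p,q)\in\Omega^2$, span $\Omega^n$: a proper subspace containing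 them would give a nontrivial linear relation among the functions. Choosing $n$ points whose vectors form a basis, we get a nonzero determinant.

**Step 2: the relation ideal and its matrix.** The purpose is to write the kernel of evaluation at $(\xi,\eta)$ as $I_r$ of a band matrix plus a constant matrix. Let
$$\mathfrak b'=\ker\bigl(K[X,Y]\to F,\ X\mapsto\xi,\ Y\mapsto\eta\bigr).$$
The map is onto by Step 1, so $\mathfrak b'$ is a maximal ideal, of height $2$. It contains no nonzero polynomial of degree less than $r$. Again by Step 1, for $0\le i\le r$ there is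
$$\Gamma_i=X^iY^{r-i}-L_i\in\mathfrak b',\qquad\deg L_i<r.$$
The $\Gamma_i$ generate $\mathfrak b'$. Indeed, a monomial of degree at least $r$ is divisible by some $X^iY^{r-i}$ and is therefore congruent, modulo the $\Gamma_i$, to a polynomial of smaller degree. So every polynomial is congruent to one of degree less than $r$, and an element of $\mathfrak b'$ of degree less than $r$ is $0$. The $\Gamma_i$ have greatest common divisor $1$: a common irreducible factor $f$ would give $\mathfrak b'\subset(f)$, contradicting $\operatorname{ht}\mathfrak b'=2$.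

For $0\le i\le r-1$, the polynomial $X\Gamma_i-Y\Gamma_{i+1}\in\mathfrak b'$ has degree at most $r$, since the monomials of degree $r+1$ cancel. Subtracting a suitable $K$-combination $\sum_j\nu_{ij}\Gamma_j$ kills its part of degree $r$ and leaves an element of $\mathfrak b'$ of degree less than $r$, that is, $0$. Thus
$$X\Gamma_i-Y\Gamma_{i+1}=\sum_j\nu_{ij}\Gamma_j, \tag{6}$$
or $M\Gamma=0$ with $M=\mathrm{Band}(X,Y)-\nu$ and $\Gamma=(\Gamma_0,\dots,\Gamma_r)^T$. By (3) the signed minors $M_j$ of $M$ have top forms $(-1)^rX^jY^{r-j}$. So they are nonzero, and $M$ has rank $r$ over $K(X,Y)$. The vectors $(M_j)$ and $\Gamma$ both lie in its one-dimensional kernel, so $M_j=c\,\Gamma_j$ for all $j$ with some $c\in K(X,Y)$. Write $c=f/g$ in lowest terms. Then $g$ divides every $\Gamma_j$, so $g$ is constant and $c\in K[X,Y]$. Comparing top forms gives $c=(-1)^r$. Hence $I_r(M)=\mathfrak b'$.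

**Step 3: making the entries small.** The purpose is to move $\nu$ into $\pi^\sigma V$. Let $\lambda\in K^\times$ and replace $(\xi,\eta)$ by $(\lambda\xi,\lambda\eta)$. The monomials are only rescaled, so Step 1 still holds. The polynomial $\Gamma_i$ is replaced by $\Gamma_i^\lambda(X,Y)=\lambda^r\Gamma_i(X/\lambda,Y/\lambda)$, which vanishes at $(\lambda\xi,\lambda\eta)$ and has the form $X^iY^{r-i}-(\text{degree}<r)$. By (6), evaluated at $(X/\lambda,Y/\lambda)$,
$$X\Gamma_i^\lambda-Y\Gamma^\lambda_{i+1}=\lambda^{r+1}\sum_j\nu_{ij}\Gamma_j(X/\lambda,Y/\lambda)=\sum_j\lambda\nu_{ij}\Gamma_j^\lambda .$$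
So $\nu$ is replaced by $\lambda\nu$. For $\lambda$ a high power of $\pi$, the matrix $N^*:=-\lambda\nu$ has entries in $\pi^\sigma V$, and Step 2 for $(\lambda\xi,\lambda\eta)$ gives $K[X,Y]/\mathfrak b\cong F$. $\square$

**The precision $c_0$.** We fix the data that will let us work with $N^*$ only modulo a power of $\pi$. Let $G_0,\dots,G_r\in V[X,Y]$ be the maximal minors of $\mathrm{Band}(X,Y)+N^*$. Choose $H\in K[X,Y]$ whose class in $K[X,Y]/\mathfrak b\cong F$ is $\tau$, and $e\ge0$ with $H':=\pi^eH\in V[X,Y]$. Put
$$g(S)=\pi^{en}h(S/\pi^e)=S^n-\pi^{1+e(n-1)}S-\pi^{en+1}.$$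
Then $g(H')=\pi^{en}h(H)\in\mathfrak b$. Clearing denominators, for some $e_1\ge0$ we have
$$\pi^{e_1}g(H')=\sum_iq_iG_i,\qquad q_i\in V[X,Y]. \tag{7}$$
Put $c_0=e_1+en+2$.

## 6. The deformed ideal is prime

**Proposition 5.** *Let $W$ be a complete regular local ring of dimension $3$ with $\mathfrak m_W=(\pi,x',y')$, and let $V=W/(x',y')W$, a DVR with uniformizer the image of $\pi$, again written $\pi$. Let $N^*$ be a matrix over $V$ as in Lemma 4 and $c_0$ as above. Suppose that*

* *$X,Y\in W$ satisfy $(X,Y,\pi^{c_0})W=(x',y',\pi^{c_0})W$;*
* *$N_1$ is an $r\times(r+1)$ matrix over $W$ with the same image as $N^*$ in $V/\pi^{c_0}V$;*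
* *$u=\pi^\alpha\cdot(\text{unit})$ in $W$ with $\alpha\ge c_0$.*

*Put $M_1=\mathrm{Band}(X,Y)+uN_1$ and $I=I_r(M_1)$. Then $I$ is prime, $\pi\notin I$, and (4) is exact for $M=M_1$.*

In the simplest instance, $W=V[[X,Y]]$ with $V=k[[\pi]]$, we could take $N_1=N^*$. In general we are given no ring map $V\to W$, which is why $N_1$ only agrees with $N^*$ modulo $\pi^{c_0}$. The idea is the coincidence from Section 2: $W/(I+\pi W)$ has length $n$, and we show that on every branch of $I$ the order of $\pi$ is a multiple of $n$. That leaves room for one reduced branch only.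

*Proof.* Since $c_0\ge2$, the first hypothesis gives $x',y'\in(\pi,X,Y)$, so $\mathfrak m_W=(\pi,X,Y)$. The entries of $M_1$ lie in $\mathfrak m_W$, so $I$ is proper.

**Step 1: $I$ has the structure of a Cohen–Macaulay curve.** The purpose is to get the resolution (4), to see that $W/I$ is Cohen–Macaulay of dimension $1$, and that $\pi$ is a nonzerodivisor on it with $\ell(W/(I+\pi W))=n$. Since $u\in\pi W$, we have $M_1\equiv\mathrm{Band}(X,Y)$ modulo $\pi$, so $I+\pi W=(X,Y)^r+\pi W$. The ring $W/\pi W$ is regular of dimension $2$ with parameters $X,Y$, so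
$$\ell(W/(I+\pi W))=1+2+\dots+r=n .$$
Hence $\dim W/I\le1$ and $\operatorname{ht}I\ge2$. As an ideal of maximal minors, $I$ has height at most $2$. So $\operatorname{grade}I=\operatorname{ht}I=2$ (grade equals height in the regular ring $W$), and $\dim W/I=1$. By Hilbert–Burch, (4) is exact. The resulting free resolution of $W/I$ is minimal, since all entries and minors lie in $\mathfrak m_W$. So $W/I$ has projective dimension $2$, and by Auslander–Buchsbaum it has depth $3-2=1$. Thus $W/I$ is Cohen–Macaulay of dimension $1$. Since $W/(I+\pi W)$ has finite length, $\pi$ is a parameter, hence a nonzerodivisor, on $W/I$.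

**Step 2: on each branch, $X$ and $Y$ are divisible by $u$.** The purpose is to pass to the rescaled coordinates $X/u,Y/u$, in which the matrix becomes $\mathrm{Band}$ plus something constant. Let $\mathfrak Q\in\operatorname{Ass}(W/I)$. Then $\dim W/\mathfrak Q=1$, because $W/I$ is Cohen–Macaulay, and $\pi\notin\mathfrak Q$. Let $O$ be the normalization of the one-dimensional complete local domain $W/\mathfrak Q$. It is finite over $W/\mathfrak Q$ and local, hence a DVR. Let $v$ be its valuation, with $v(0)=\infty$, and $\omega=v(\pi)$. Then $1\le\omega<\infty$. The image of $u$ in $O$ is nonzero. In $\operatorname{Frac}O$ put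
$$X_0=X/u,\qquad Y_0=Y/u .$$
The image of $M_1$ is $u(\mathrm{Band}(X_0,Y_0)+N_1)$, and its maximal minors vanish because $I\subset\mathfrak Q$. So the maximal minors of $\mathrm{Band}(X_0,Y_0)+N_1$ vanish. By (3) for $j=r$ and $j=0$, each of $X_0^r$ and $Y_0^r$ is an $O$-combination of monomials $X_0^kY_0^l$ with $k+l<r$. Suppose $\min(v(X_0),v(Y_0))=-\rho<0$, attained say by $X_0$; the case of $Y_0$ is the same. Each monomial has order at least $-(k+l)\rho\ge-(r-1)\rho$, so $-r\rho=v(X_0^r)\ge-(r-1)\rho$, a contradiction. Hence $X_0,Y_0\in O$, and
$$X,Y\in uO=\pi^\alpha O\subset\pi^{c_0}O. \tag{8}$$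

**Step 3: $n$ divides $\omega$.** The purpose is to read the Eisenstein equation inside $O$. By (8) the map $W\to O/\pi^{c_0}O$ factors through
$$W/(X,Y,\pi^{c_0})W=W/(x',y',\pi^{c_0})W=V/\pi^{c_0}V .$$
This makes $O/\pi^{c_0}O$ a $V$-algebra, with $\pi\in V$ acting as $\pi\in O$, in which the images of $N_1$ and $N^*$ coincide. Since the maximal minors of $\mathrm{Band}(X_0,Y_0)+N_1$ vanish in $O$, we get $G_i(X_0,Y_0)=0$ in $O/\pi^{c_0}O$ for all $i$. Let $S\in O$ be a lift of $H'(X_0,Y_0)\in O/\pi^{c_0}O$. Then (7) gives $\pi^{e_1}g(S)\in\pi^{c_0}O$. Dividing by $\pi^{e_1}$, we get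
$$S^n-\pi^{1+e(n-1)}S-\pi^{en+1}\in\pi^{en+2}O. \tag{9}$$

Suppose $v(S)\le e\omega$. Then $nv(S)=v(S)+(n-1)v(S)\le v(S)+e(n-1)\omega$, which is less than the order $(1+e(n-1))\omega+v(S)$ of the middle term. Also $nv(S)\le en\omega<(en+1)\omega$, the order of the last term. So the left side of (9) has order $nv(S)\le en\omega<(en+2)\omega$, a contradiction.

Hence $v(S)>e\omega$, possibly $v(S)=\infty$. The middle term has order greater than $(1+e(n-1)+e)\omega=(en+1)\omega$, and the last term has order exactly $(en+1)\omega$. The sum has order at least $(en+2)\omega>(en+1)\omega$, so $S^n$ must cancel the last term in order: $nv(S)=(en+1)\omega$, and in particular $S\ne0$. Since $\gcd(n,en+1)=1$, we conclude $n\mid\omega$. As $\omega\ge1$, we have $\omega\ge n$.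

**Step 4: counting leaves one branch.** The purpose is to compare $\ell(W/(I+\pi W))=n$ with the contributions of the branches. Let $Q=W/\mathfrak Q$. The $Q$-module $O/Q$ is finitely generated and torsion over a one-dimensional local domain, so it has finite length. Hence $\chi(Q)=\chi(O)$. Since $\pi$ is a nonzerodivisor on $Q$ and on $O$,
$$\ell(W/(\mathfrak Q+\pi W))=\chi(Q)=\chi(O)=\ell_W(O/\pi O)\ge\omega\ge n;$$
here $\ell_W(O/\pi O)\ge\omega$ because $O/\pi O$ has a chain of $\omega$ proper inclusions of $O$-submodules. By Step 1, $\chi(W/I)=n$, and the primes $\mathfrak Q\supset I$ with $\dim W/\mathfrak Q=1$ are exactly those in $\operatorname{Ass}(W/I)$. So (5) reads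
$$n=\sum_{\mathfrak Q\in\operatorname{Ass}(W/I)}\ell(W_{\mathfrak Q}/I_{\mathfrak Q})\,\ell(W/(\mathfrak Q+\pi W)),$$
where every second factor is at least $n$. So there is exactly one $\mathfrak Q$, and $\ell(W_{\mathfrak Q}/I_{\mathfrak Q})=1$, that is, $I_{\mathfrak Q}=\mathfrak QW_{\mathfrak Q}$. Since $\operatorname{Ass}(W/I)=\{\mathfrak Q\}$, the ideal $I$ is $\mathfrak Q$-primary, so it is the contraction of $I_{\mathfrak Q}=\mathfrak QW_{\mathfrak Q}$, which is $\mathfrak Q$. Thus $I=\mathfrak Q$ is prime and $\pi\notin I$. $\square$

## 7. A regular point on the punctured spectrum of a complete domain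

**Reduction to a three-dimensional domain.** The purpose is to replace $R$ by a smaller ring. Let $d=\dim R\ge3$, and let $\mathfrak p_0\subsetneq\dots\subsetneq\mathfrak p_d=\mathfrak m$ be a chain of primes. Put $A=R/\mathfrak p_{d-3}$. The chain shows $\dim A\ge3$, and a longer chain above $\mathfrak p_{d-3}$ would give a chain of length greater than $d$ in $R$. So $\dim A=3$. Primes of $A$ have the form $\mathfrak p/\mathfrak p_{d-3}$, and $\mu(\mathfrak p)\ge\mu(\mathfrak p/\mathfrak p_{d-3})$. So it suffices to prove Theorem 1 for the three-dimensional local domain $A$. From now on $\mathfrak m$ is the maximal ideal of $A$.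

**The complete domain $D$.** The purpose is to reach a ring where the structure theory of complete rings applies, while keeping approximation by $A$. Let $T=\widehat A$, let $\mathfrak N$ be a minimal prime of $T$ with $\dim T/\mathfrak N=3$, and put $D=T/\mathfrak N$. This is a complete local domain of dimension $3$ with maximal ideal $\mathfrak m_D=\mathfrak mD$. Since $A/\mathfrak m^c\cong T/\mathfrak m^cT$, for every $c$
$$D=(\text{image of }A)+\mathfrak m_D^c. \tag{10}$$

**The prime $P$.** The purpose is to find a prime $P$ of $D$ with $\dim D/P=1$ at which $D$ is regular of dimension $2$. The complete local domain $D$ is excellent, so its regular locus is open, and the locus contains $(0)$. Hence $D_\delta$ is regular for some $\delta\ne0$. Multiplying $\delta$ by a nonzero element of $\mathfrak m_D$, we may take $\delta\in\mathfrak m_D$. Let $P$ be the contraction to $D$ of a maximal ideal of $D_\delta$. Then $\delta\notin P$, so $P\ne\mathfrak m_D$ and $\dim D/P\ge1$; moreover $(D/P)_\delta$ is a field.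

Suppose $\dim D/P\ge2$. A Noetherian local domain of dimension at least $2$ has infinitely many height-one primes. Indeed, by Krull's principal ideal theorem every nonzero nonunit lies in a height-one prime. So if there were finitely many, the maximal ideal would be contained in their union, and by prime avoidance it would be one of them. Only finitely many height-one primes of $D/P$ contain $\bar\delta\ne0$, namely some of the minimal primes of $(\bar\delta)$. The others give nonzero primes of the field $(D/P)_\delta$, a contradiction. So $\dim D/P=1$.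

In a complete local domain $\operatorname{ht}P+\dim D/P=\dim D$, so $\operatorname{ht}P=2$. Since $D_P$ is a localization of $D_\delta$, it is a regular local ring of dimension $2$. Let $K$ be its residue field, which is the fraction field of $D/P$.

**The discrete valuation ring $V$.** The purpose is to replace the possibly singular curve $D/P$ by a DVR, and to measure how far apart they are. Let $V$ be the normalization of $D/P$ in $K$. Since $D/P$ is a complete local domain of dimension $1$, $V$ is finite over $D/P$ and local, so it is a DVR. It is complete: it is a finite module over the complete ring $D/P$, and $\mathfrak m_DV$ is a nonzero ideal contained in $\mathfrak m_V$, so the $\mathfrak m_D$-adic and $\mathfrak m_V$-adic topologies on $V$ agree. The image of $\mathfrak m_D$ lies in $\mathfrak m_V$. As $V$ is finite over $D/P$ inside $K$, the conductor is nonzero: some nonzero element of $D/P$ multiplies $V$ into $D/P$. The conductor is an ideal of $V$ contained in $D/P$, so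
$$\mathfrak m_V^\sigma\subset D/P\quad\text{for some }\sigma\ge0. \tag{11}$$
*Example.* If $D/P=k[[t^3,t^4,t^5]]$, then $V=k[[t]]$ and $\sigma=3$ works.

Finally, $\mathfrak mD=\mathfrak m_D\not\subset P$. So we can fix $z\in\mathfrak m$ whose image in $V$ is nonzero. Let $\varepsilon\ge1$ be the order of this image.

## 8. Stretching transversally until the ring is regular

We now construct the regular ring $W$. The ring $D$ is regular at the generic point of the curve $D/P$ but maybe not at the closed point. The remedy is to divide the equations of the curve by a high power of $\pi$.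

*Example.* Let $D=k[[\pi,x,y,w]]/(\pi w-xy)$ and $P=(x,y,w)$, so $D/P=V=k[[\pi]]$. In $D_P$, where $\pi$ is a unit, $w=xy/\pi$, so $PD_P=(x,y)$ and $D_P$ is regular of dimension $2$; but $D$ itself needs four generators for its maximal ideal. Put $x'=x/\pi^b$, $y'=y/\pi^b$, $w'=w/\pi^b$ with $b\ge2$. Then $w'=xy/\pi^{b+1}=\pi^{b-1}x'y'$ is superfluous, and we end up in the regular ring $k[[\pi,x',y']]$. The general construction follows this pattern.

**Step 1: a ring $D_1$ that maps onto $V$.** The purpose is to make the curve normal. Write $V=\sum_{i=1}^m(D/P)\,\bar a_i/\bar s$ with $a_i,s\in D$, $s\notin P$, and put $E=D[a_1/s,\dots,a_m/s]\subset D_P$. The residue map $D_P\to K$ maps $E$ onto $V$. Let $D_1$ be the localization of $E$ at the preimage of $\mathfrak m_V$. Elements of $E$ outside this preimage have nonzero image in $K$, hence are units of $D_P$. So $D_1\subset D_P$. Moreover: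

* $D_1$ is a Noetherian local domain that maps onto $V$ with kernel $P_1=PD_P\cap D_1$.
* $(D_1)_{P_1}=D_P$. Indeed, $D\subset D_1$ and $P_1\cap D=P$ give $D_P\subset(D_1)_{P_1}$. Elements of $D_1\setminus P_1$ are units of $D_P$, which gives the other inclusion.

Fix $\pi\in E$ mapping to a uniformizer of $V$, which is also denoted $\pi$. Since its image in $K$ is nonzero, $\pi$ is a unit of $D_P$.

**Step 2: generators of $P_1$.** The purpose is to single out two generators and to control the others. The $V$-module $P_1/P_1^2$ is finitely generated. By Step 1, $(P_1/P_1^2)\otimes_VK=PD_P/P^2D_P$, which has dimension $2$ since $D_P$ is regular of dimension $2$. So $P_1/P_1^2\cong V^2\oplus(\text{torsion})$. Lift a basis of $V^2$ to $x,y\in P_1$ and generators of the torsion part to $u_1,\dots,u_l\in P_1$. By Nakayama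
$$P_1=(x,y,u_1,\dots,u_l),\qquad \pi^au_i\in P_1^2\ \text{ for all } i$$
with some $a\ge0$. After multiplying $x,y$ by units of $D_1$ (their denominators) we may assume $x,y\in E$.

**Step 3: the stretched ring $W_0$.** The purpose is to divide by $\pi^b$ and to identify the new kernel. Fix
$$b>\max(a,\,v_V(\bar s),\,\varepsilon).$$
For $\xi\in\{x,y,u_1,\dots,u_l\}$ put $\xi'=\xi/\pi^b\in PD_P$, and let $E_2=D_1[x',y',u_1',\dots,u_l']\subset D_P$. The residue map sends $E_2$ onto $V$, since $D_1$ already maps onto $V$ and every $\xi'$ goes to $0$. Its kernel is generated by the $\xi'$. Indeed, every element of $E_2$ is $d+f$ with $d\in D_1$ and $f\in(x',y',u_1',\dots,u_l')E_2$. It lies in the kernel if and only if $d\in P_1=\sum_\xi D_1\xi=\sum_\xi D_1\pi^b\xi'$, and then $d$ lies in the ideal generated by the $\xi'$ too. Let $W_0$ be the localization of $E_2$ at the preimage of $\mathfrak m_V$, and let $P_2$ be the kernel of $W_0\to V$. As in Step 1, $W_0$ is a Noetherian local domain, $W_0\subset D_P$, and $(W_0)_{P_2}=D_P$. Also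
$$P_2=(x',y',u'_1,\dots,u'_l),\qquad\mathfrak m_{W_0}=\pi W_0+P_2,\qquad P_1\subset\pi^bP_2. \tag{12}$$

**Step 4: $W_0$ is regular.** The purpose is to discard the $u_i'$. Write $\pi^au_i$ as a quadratic form over $D_1$ in $x,y,u_1,\dots,u_l$. Substituting $\xi=\pi^b\xi'$ makes the right side $\pi^{2b}$ times a quadratic form in the $\xi'$. Dividing by $\pi^{a+b}$ gives $u_i'\in\pi^{b-a}P_2^2\subset P_2^2$. So $P_2=(x',y')+P_2^2$, and by Nakayama $P_2=(x',y')$. Hence $\mathfrak m_{W_0}=(\pi,x',y')$. On the other hand,
$$\dim W_0\ge\operatorname{ht}P_2+\dim W_0/P_2=\dim D_P+\dim V=3.$$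
So $W_0$ is regular of dimension $3$.

Let $W=\widehat{W_0}$. It is a complete regular local ring with regular parameters $\pi,x',y'$, and $W/(x',y')W=\widehat V=V$ because $V$ is complete. The composite $D\to W_0\to W\to V$ is the natural map $D\to D/P\subset V$, because all maps are restrictions of the residue map of $D_P$. In particular $D\to W$ is local. Let $\varphi:A\to D\to W$; it is a local homomorphism.

**Step 5: how $D$ sits in $W$.** The purpose is to record the two estimates used later.

* **(F1)** $\mathfrak m_D^cW\subset\pi^cW$ for all $c$. Let $d\in\mathfrak m_D$. Then $\bar d\in\mathfrak m_V=\pi V$, so $\bar d=\pi\bar v$ with some $v\in D_1$. Then $d-\pi v\in P_1\subset\pi^bW\subset\pi W$. So $\mathfrak m_DW\subset\pi W$, and we take $c$-th powers.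
* **(F2)** If $d\in D$ and $v_V(\bar d)=j\le b$, then $d=\pi^j\cdot(\text{unit})$ in $W$. Write $\bar d=\pi^j\bar v$ with $v\in D_1$ a unit. By (12), $d-\pi^jv\in P_1\subset\pi^bP_2$, so $d=\pi^j(v+\pi^{b-j}w)$ with $w\in P_2\subset\mathfrak m_{W_0}$, and the bracket is a unit.

In the example above, (F1) is visible: $x=\pi^bx'$, $y=\pi^by'$ and $w=\pi^{2b-1}x'y'$ are all divisible by $\pi$.

Since $\varepsilon<b$ and $v_V(\bar s)<b$, (F2) gives $\varphi(z)=\pi^\varepsilon\cdot(\text{unit})$ and $s=\pi^{v_V(\bar s)}\cdot(\text{unit})$ in $W$. Since $x,y\in E$, there is $t$ with $s^tx,\,s^ty\in D$. In $W$ we get, with the same unit $\theta$ both times,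
$$s^tx=\theta\pi^\kappa x',\qquad s^ty=\theta\pi^\kappa y',\qquad\theta\in W^\times,\quad\kappa=t\,v_V(\bar s)+b. \tag{13}$$
So the parameters $x',y'$ of $W$ come from $D$ up to the fixed power $\pi^\kappa$. This $\kappa$ is the loss announced in Section 3, and it was fixed before $\alpha$ is chosen.

## 9. Matrices over $A$, and the surviving generators

Apply Lemma 4 to $V$, $\pi$ and the $\sigma$ of (11), and fix the resulting $N^*$ and the integer $c_0$. Choose $B$ so large that
$$\alpha:=\varepsilon B-\kappa\ \ge\ \max(c_0,\ \kappa r+1),$$
and put $c=\kappa+c_0$. The first bound is needed for primality, the second for the count of generators.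

**Step 1: the matrix comes from $A$.** The purpose is to build a matrix over $A$ whose image in $W$ is $\pi^\kappa$ times a matrix as in Proposition 5.

By (10) there are $x_1,y_1\in A$ whose images in $D$ are congruent to $s^tx,\ s^ty$ modulo $\mathfrak m_D^c$. By (F1) and (13), $\varphi(x_1)\in\theta\pi^\kappa x'+\pi^{\kappa+c_0}W$, and similarly for $y_1$. So
$$\varphi(x_1)=\pi^\kappa X,\quad\varphi(y_1)=\pi^\kappa Y,\qquad X\equiv\theta x',\quad Y\equiv\theta y'\pmod{\pi^{c_0}W},$$
and therefore $(X,Y,\pi^{c_0})W=(x',y',\pi^{c_0})W$.

The entries of $N^*$ lie in $\pi^\sigma V=\mathfrak m_V^\sigma\subset D/P$. Lift them to $D$ and approximate the lifts modulo $\mathfrak m_D^{c_0}$ by elements of $A$, using (10). Let $N_A$ be the resulting matrix over $A$, and $N_1=\varphi(N_A)$. The image of $\mathfrak m_D^{c_0}$ in $V$ lies in $\pi^{c_0}V$, so $N_1$ and $N^*$ have the same image in $V/\pi^{c_0}V$.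

Put $u=\pi^{-\kappa}\varphi(z)^B$. Since $\varphi(z)=\pi^\varepsilon\cdot(\text{unit})$, $u=\pi^\alpha\cdot(\text{unit})$ in $W$. Define
$$M_A=\mathrm{Band}(x_1,y_1)+z^BN_A\ \text{ over }A,\qquad M_1=\mathrm{Band}(X,Y)+uN_1\ \text{ over }W .$$
Then
$$\varphi(M_A)=\pi^\kappa M_1. \tag{14}$$
All hypotheses of Proposition 5 hold. So $I=I_r(M_1)$ is a prime of $W$ with $\pi\notin I$, and (4) is exact for $M_1$. As in the proof of Proposition 5, $\mathfrak m_W=(\pi,X,Y)$.

**Step 2: the prime $\mathfrak p$.** The purpose is to contract and to compare. Let $\mathfrak p=\varphi^{-1}(I)$, a prime of $A$. Since $\varphi(z)=\pi^\varepsilon\cdot(\text{unit})\notin I$ and $z\in\mathfrak m$, we have $\mathfrak p\neq\mathfrak m$. By (14), $\varphi$ takes each maximal minor of $M_A$ to $\pi^{\kappa r}$ times the corresponding minor of $M_1$. So the maximal minors of $M_A$ lie in $\mathfrak p$, and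
$$\pi^{\kappa r}I=\varphi(I_r(M_A))W\subset\varphi(\mathfrak p)W\subset I. \tag{15}$$

**Step 3: $\mathfrak p$ needs more than $r$ generators.** The purpose is to count in a quotient of $I$ where $\pi^{\kappa r}$ is not zero. Suppose $\mathfrak p=(f_1,\dots,f_r)$. By (15), $I/(\varphi(f_1),\dots,\varphi(f_r))W$ is killed by $\pi^{\kappa r}$, and so is its quotient
$$Z=I\big/\bigl((\varphi(f_1),\dots,\varphi(f_r))W+(X,Y,\pi^\alpha)I\bigr).$$
Let $V'=W/(X,Y)W$. Since $\pi,X,Y$ are regular parameters of $W$, this is a DVR with uniformizer $\pi$. All entries of $M_1$ lie in $(X,Y,\pi^\alpha)W$. So when we tensor (4) with $W/(X,Y,\pi^\alpha)W=V'/\pi^\alpha V'$, the first map becomes zero, and right exactness gives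
$$I/(X,Y,\pi^\alpha)I\cong(V'/\pi^\alpha V')^{r+1}.$$
Thus $Z\cong L/\pi^\alpha L$, where $L$ is the quotient of $V'^{\,r+1}$ by $r$ elements (lifts of the classes of the $\varphi(f_i)$). The $V'$-module $L$ is finitely generated of rank at least $1$, so by the structure theorem over a DVR it surjects onto $V'$. Hence $Z$ surjects onto $V'/\pi^\alpha V'$. But $\pi^{\kappa r}$ kills $Z$ and does not kill $V'/\pi^\alpha V'$, because $\alpha>\kappa r$. This contradiction shows $\mu(\mathfrak p)>r$.

So the domain $A$ has a prime $\mathfrak p\ne\mathfrak m$ with $\mu(\mathfrak p)>r$. By the reduction in Section 7 its preimage in $R$ is a prime different from the maximal ideal of $R$ that also needs more than $r$ generators. This proves Theorem 1, and with it Corollaries 2 and 3: every Shimoda ring has dimension at most $2$. $\blacksquare$
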